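# The Fredholm index and unital endomorphisms of the Calkin algebra: why $\pi(S)$ cannot be sent to $\pi(S^*)$

Throughout, $H=\ell^2(\mathbb N)$, $B(H)$ is the algebra of bounded operators, $K(H)$ the ideal of compact operators, $Q(H)=B(H)/K(H)$ the Calkin algebra, $\pi:B(H)\to Q(H)$ the quotient map, and $S$ the unilateral shift. Inner products are linear in the first variable, $|x|^2$ means $x^*x$, and $\operatorname{ind}=\dim\ker-\dim\operatorname{coker}$, so $\operatorname{ind}S=-1$. For $d\ge1$ write
$$\pi_d=\pi\otimes\mathrm{id}:B(H)\otimes M_d\to Q(H)\otimes M_d=Q(H\otimes\mathbb C^d).$$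
An invertible element of $Q(H)\otimes M_d$ has an index: the index of any lift.

## 1. A shift that commutes with a representation of $SL_3(\mathbb Z)$

Let $\Gamma=SL_3(\mathbb Z)$ and let $v_n:\Gamma\to U(d_n)$, $n\in\mathbb N$, be pairwise inequivalent irreducible finite-dimensional unitary representations (irreps). Fix a unitary identification
$$H\cong\bigoplus_{n}\mathbb C^{d_n}\otimes\ell^2(\mathbb N)$$
and define on $H$
$$\sigma(g)=\bigoplus_n v_n(g)\otimes 1\quad(g\in\Gamma),\qquad W=\bigoplus_n 1\otimes S. \tag{1}$$
The whole lecture turns on this pair. The operator $W$ is an isometry that commutes with $\sigma(\Gamma)$. On the $n$-th block it is a shift in the multiplicity space $\ell^2$. Since $1-WW^*$ has infinite rank, $\pi(W)$ is an isometry of $Q(H)$ that is not unitary. The pair contains infinitely many copies of the shift, one for each $n$, and the $n$-th copy can be recovered from $W$ and finitely many of the operators $\sigma(s)$ by one recipe. We shall use it to decide whether a $*$-automorphism of $Q(H)$ can send $\pi(S)$ to $\pi(S^*)$. First we check that the pair exists and make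 the recipe precise.

**Existence of the $v_n$.** Only two properties are needed here: $\Gamma$ is infinite, and it is residually finite, i.e. its finite-index normal subgroups intersect in $\{1\}$ (reduce matrices modulo $m$). Suppose there were only finitely many irreps with finite image up to equivalence, and let $N$ be the intersection of their kernels. Then $N$ has finite index. If $M$ is a finite-index normal subgroup, the irreps of $\Gamma/M$ separate its points, so $N\subset M$. Hence $N$ is trivial and $\Gamma$ is finite, a contradiction.

**Example.** For a prime $p$, let $\Gamma$ act on the $p^2+p+1$ points of the projective plane over $\mathbb F_p$ through $SL_3(\mathbb Z)\to SL_3(\mathbb F_p)$. This map is onto, since elementary matrices generate $SL_3(\mathbb F_p)$. The action is doubly transitive: complete representatives of two distinct points to a basis and scale the third vector to get the determinant right. So the permutation representation is the sum of the trivial representation and one irrep, of dimension $p^2+p$. Different primes give different dimensions, hence inequivalent irreps.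

Let $\bar v_n$ be the entrywise conjugate of $v_n$. The $\bar v_n$ are again irreducible and pairwise inequivalent.

**Property (T).** A discrete group $\Gamma$ has Kazhdan's property (T) if there are a finite generating set $F\subset\Gamma$ and $\varepsilon>0$ such that every unitary representation $U$ having a unit vector $\xi$ with $\max_{s\in F}\|U_s\xi-\xi\|<\varepsilon$ has a nonzero invariant vector. That $SL_3(\mathbb Z)$ has property (T) is a classical theorem, and we use it as such. Fix $F,\varepsilon$ and put $\kappa=\varepsilon^2$.

Given a unitary representation $U$, restrict it to the orthogonal complement of its invariant vectors. There it has no nonzero invariant vector, so every unit vector $\xi$ in that complement has $\max_{s\in F}\|U_s\xi-\xi\|\ge\varepsilon$. Therefore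
$$\sum_{s\in F}\|U_s\xi-\xi\|^2\ge\kappa\|\xi\|^2\qquad\text{for all }\xi\perp\{\text{invariant vectors}\}. \tag{T}$$
The left side is $\langle\sum_{s\in F}|1-U_s|^2\xi,\xi\rangle$, and a vector fixed by all $s\in F$ is invariant because $F$ generates. So (T) says: *$\sum_{s\in F}|1-U_s|^2$ has spectrum in $\{0\}\cup[\kappa,\infty)$, and its kernel is the space of invariant vectors.* If $U$ is a homomorphism of $\Gamma$ into the unitary group of a unital $C^*$-algebra, the statement about the spectrum still holds: represent the algebra faithfully and unitally on a Hilbert space.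

**Example.** A finite group $G$ satisfies (T) with $F=G$. If $\xi$ is orthogonal to the invariant vectors then $\sum_gU_g\xi=0$, so $\sum_g\|U_g\xi-\xi\|^2=2|G|\|\xi\|^2-2\operatorname{Re}\langle\sum_gU_g\xi,\xi\rangle=2|G|\|\xi\|^2$. The group $\mathbb Z$ does not have (T). For finite $F\subset\mathbb Z$, the character $m\mapsto e^{im\theta}$ with small $\theta>0$ moves a unit vector as little as we like under $F$, but has no nonzero invariant vector.

**Extracting the $n$-th shift.** On $H\otimes\mathbb C^{d_n}$ put
$$D_n=\sum_{s\in F}|1-\sigma(s)\otimes\bar v_n(s)|^2,\qquad R_n=\text{projection onto }\ker D_n .$$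
By (T), $\operatorname{spec}D_n\subset\{0\}\cup[\kappa,\infty)$, and $\operatorname{ran}R_n$ is the space of invariant vectors of $\sigma\otimes\bar v_n$. Invariant vectors of $v_m\otimes\bar v_n$ correspond to intertwiners from $v_n$ to $v_m$. By Schur's lemma they are $0$ unless $m=n$, and for $m=n$ they form a line $\mathbb C\xi_n$ (with $\xi_n=d_n^{-1/2}\sum_je_j\otimes e_j$). After reordering tensor factors, $\operatorname{ran}R_n=\mathbb C\xi_n\otimes\ell^2$. Since $W\otimes1$ commutes with $D_n$, it commutes with $R_n$, and it acts on $\operatorname{ran}R_n\cong\ell^2$ as $S$. So $(W\otimes1)R_n+1-R_n$ is unitarily equivalent to $S\oplus1$, and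
$$z_n:=\pi_{d_n}\big((W\otimes 1)R_n+1-R_n\big)\ \text{ is unitary, with }\ \operatorname{ind}z_n=-1. \tag{2}$$

The recipe is: form $D_n$ from the finitely many $\sigma(s)$, $s\in F$, and the matrices $\bar v_n(s)$, cut at the spectral gap to get $R_n$, and compress $W\otimes1$. Only continuous functional calculus is involved, so $*$-homomorphisms respect it.

## 2. What the pair is for: $\pi(S)$, $\pi(S^*)$, and the sign of the index

By an automorphism of $Q(H)$ we mean a $*$-automorphism. The question, asked under ZFC + CH, is whether some automorphism $\alpha$ of $Q(H)$ satisfies $\alpha(\pi(S))=\pi(S^*)$. Two results give the setting. By a result of Farah, it is consistent with ZFC that all automorphisms of the Calkin algebra are inner, and then no such $\alpha$ exists (see the first case below). By a result of Phillips and Weaver, CH implies that there are outer automorphisms, so under CH inner automorphisms do not exhaust the possibilities. The answer does not depend on such hypotheses.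

**Main Theorem (ZFC).** Let $\varphi:Q(H)\to Q(H)$ be a unital $*$-homomorphism. Then there is an integer $k\ge0$ with $\operatorname{ind}\varphi(u)=k\operatorname{ind}u$ for all unitaries $u\in Q(H)$. Consequently no $*$-endomorphism, and in particular no $*$-automorphism $\alpha$, of $Q(H)$ satisfies $\alpha(\pi(S))=\pi(S^*)$.

Since no set-theoretic hypothesis is used, under ZFC + CH the answer is no.

We need two facts about the index.

**Unitaries of index zero.** *A unitary $z\in Q(H)\otimes M_d$ has index $0$ if and only if $z=\exp(i\pi_d(a))$ for some $a=a^*\in B(H)\otimes M_d$.* If $\operatorname{ind}z=0$, a lift $x$ is Fredholm of index $0$. The partial isometry in its polar decomposition has kernel $\ker x$ and range $\operatorname{ran}x$. Since $\dim\ker x=\dim(\operatorname{ran}x)^\perp<\infty$, adding a finite-rank partial isometry from $\ker x$ onto $(\operatorname{ran}x)^\perp$ turns it into a unitary $v$, still with $x=v|x|$. As $\pi_d(|x|)=|z|=1$, the operator $|x|-1$ is compact, so $v$ lifts $z$. By Borel functional calculus $v=\exp(ia)$ with $a=a^*$. Conversely, $\exp(i\pi_d(a))$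 has the unitary lift $\exp(ia)$, so its index is $0$. Note that every self-adjoint element of $Q(H)\otimes M_d$ has the form $\pi_d(a)$ with $a=a^*$.

**Lemma 1 (index multiplier).** Let $\varphi:Q(H)\to Q(H)$ be a unital $*$-homomorphism, $k:=-\operatorname{ind}\varphi(\pi(S))$ and $\varphi_d=\varphi\otimes\mathrm{id}_{M_d}$. Then $\operatorname{ind}\varphi_d(z)=k\operatorname{ind}z$ for every unitary $z\in Q(H)\otimes M_d$.

*Proof.* Let $j=\operatorname{ind}z$. The unitary $\operatorname{diag}(\pi(S)^{-j},1,\dots,1)$ has index $j$, so $z$ times its inverse has index $0$, and $z=\exp(i\pi_d(a))\operatorname{diag}(\pi(S)^{-j},1,\dots,1)$ with $a=a^*$. Then $\varphi_d(z)=\exp(i\varphi_d(\pi_d(a)))\operatorname{diag}(\varphi(\pi(S))^{-j},1,\dots,1)$. The first factor has index $0$ and the second has index $(-j)(-k)=kj$. $\square$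

So everything is in the sign of $k$. For an automorphism, $k$ and the multiplier $k'$ of the inverse satisfy $kk'=1$, so $k=\pm1$. Lemma 1 does not exclude $k=-1$. Three easy cases show what a proof must detect.

* *Inner automorphisms.* If $\alpha(x)=uxu^*$ with $u\in Q(H)$ unitary, then $\operatorname{ind}\alpha(x)=\operatorname{ind}u+\operatorname{ind}x-\operatorname{ind}u=\operatorname{ind}x$. So $\alpha(\pi(S))\ne\pi(S^*)$.
* *The algebra generated by $\pi(S)$ alone.* A unitary whose spectrum is not the whole circle $\mathbb T$ has a continuous logarithm, so it is $\exp(ib)$ with $b=b^*$ and has index $0$. Hence $\operatorname{spec}\pi(S)=\mathbb T$ and $C^*(\pi(S))\cong C(\mathbb T)$. The flip $z\mapsto\bar z$ gives an automorphism of this subalgebra sending $\pi(S)$ to $\pi(S^*)$. So $\pi(S)$ alone gives no obstruction.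
* *Anti-automorphisms.* Let $J$ be coordinatewise conjugation on $\ell^2(\mathbb N)$. The map $a\mapsto Ja^*J$ is linear, $*$-preserving, reverses products and preserves $K(H)$, so it induces an anti-automorphism of $Q(H)$. It sends $\pi(S)$ to $\pi(S^*)$. So the proof must use the order of multiplication. It will do so through isometries: an anti-automorphism turns an isometry ($w^*w=1$) into a co-isometry.

## 3. Infinitely many orthogonal projections are not enough

Here is a natural attempt to exclude $k<0$. Forget the group, write $H=\bigoplus_n\ell^2$, let $W=\bigoplus_nS$, and let $p_n\in Q(H)$ be the image of the projection onto the $n$-th summand. Let $\varphi$ be unital with $k<0$, and put $w=\varphi(\pi(W))$, $f_n=\varphi(p_n)$. Then $w$ is an isometry commuting with the pairwise orthogonal projections $f_n$, and by Lemma 1 the unitary $wf_n+1-f_n$ has index $k\cdot(-1)=|k|>0$ for every $n$. We would like this to be absurd, because a Fredholm isometry has index $\le0$.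

Lift $w$ to $W'\in B(H)$, and lift the $f_n$ to pairwise orthogonal projections $q_n$. (Do this inductively: projections of a Calkin algebra lift to projections, and $f_n$ can be lifted inside the corner of $1-\sum_{i<n}q_i$.) Then $C=W'^*W'-1$ is compact and $q_n\to0$ strongly, so $\|Cq_n\|\to0$, and for large $n$ the operator $W'$ is nearly isometric on $\operatorname{ran}q_n$. If we also knew $\|[W',q_n]\|\to0$, then $q_nW'$ would be bounded below on $\operatorname{ran}q_n$ for large $n$, hence injective there. Then the index of $q_nW'|_{\operatorname{ran}q_n}$, which is $\operatorname{ind}(wf_n+1-f_n)$, would be $\le0$: the desired contradiction.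

The attempt fails exactly at the words "if we also knew". Each $[W',q_n]$ is compact, but these are infinitely many unrelated conditions, and nothing forces their norms to tend to $0$. The following example shows that this cannot be repaired.

**Example.** Let $H=\ell^2\oplus\bigoplus_{n\ge0}\ell^2$, with basis $(f_j)_{j\ge0}$ of the extra summand and basis $(e^{(n)}_j)_{j\ge0}$ of the $n$-th summand. Define
$$W'e^{(n)}_{j+1}=e^{(n)}_j,\qquad W'e^{(n)}_0=f_{2n},\qquad W'f_j=f_{2j+1}.$$
This maps an orthonormal basis injectively into itself, so $W'$ is an isometry. With $q_n$ the projection onto the $n$-th summand, $W'q_n-q_nW'$ is the rank-one operator $e^{(n)}_0\mapsto f_{2n}$, of norm $1$. So $\pi(W')$ commutes with every $\pi(q_n)$. The compression of $W'$ to $\operatorname{ran}q_n$ is $S^*$, of index $+1$, for every $n$.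

The group removes this difficulty. In Section 1 the blocks are all produced from the finitely many operators $\sigma(s)$, $s\in F$. After applying $\varphi$ and lifting, only finitely many commutators $[W',X_s]$, $s\in F$, matter, and they are fixed compact operators. If we can lift the blocks to projections $P_n$ that become invisible to every fixed compact operator as $n\to\infty$, then $W'$ almost preserves $\operatorname{ran}P_n$. Here is the statement that this leads to.

**Proposition 2.** Let $\rho:\Gamma\to U(Q(H))$ be a homomorphism with $\operatorname{ind}\rho(s)=0$ for $s\in F$. Let $w\in Q(H)$ be an isometry ($w^*w=1$) commuting with $\rho(\Gamma)$. Let $r_n\in Q(H)\otimes M_{d_n}$ be the spectral projection at $\{0\}$ of $\sum_{s\in F}|1-\rho(s)\otimes\bar v_n(s)|^2$, whose spectrum lies in $\{0\}\cup[\kappa,\infty)$. Suppose $(w\otimes1)r_n$ is a unitary of the corner $r_n(Q(H)\otimes M_{d_n})r_n$ for every $n$. Then for all but finitely many $n$,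
$$\operatorname{ind}\big((w\otimes1)r_n+1-r_n\big)\le0.$$

The spectrum is as stated by the $C^*$-algebra form of (T), applied to $g\mapsto\rho(g)\otimes\bar v_n(g)$. The element $w\otimes1$ commutes with every $\rho(g)\otimes\bar v_n(g)$, hence with their adjoints (take $g^{-1}$), hence with $r_n$.

**Example (everything lifts exactly).** Suppose $\rho=\pi\circ X$ for a genuine unitary representation $X$ on $H$ and $w=\pi(W')$ with $W'$ an isometry commuting with $X(\Gamma)$. By (T), the projection $P_n$ onto the invariant vectors of $X\otimes\bar v_n$ is a continuous function of $\sum_s|1-X_s\otimes\bar v_n(s)|^2$ and lifts $r_n$. It commutes with $W'\otimes1$, which is isometric on $\operatorname{ran}P_n$. So the index is $\le0$, for every $n$. The difficulty is that $\varphi\circ\pi\circ\sigma$ need not lift to a representation.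

**Example (exceptional $n$ occur).** With $\sigma$ as in (1), let $W'$ be $1\otimes S^*$ on one block $n_0$ and $1\otimes S$ on all others. Then $W'^*W'-1$ is minus the projection onto $\mathbb C^{d_{n_0}}\otimes\mathbb Ce_0$, of finite rank, so $w=\pi(W')$ is an isometry. It commutes with $\rho=\pi\circ\sigma$, and as in (2) the $n_0$-th index is $+1$ and the others are $-1$. Doing this on infinitely many blocks would make the defect $W'^*W'-1$ non-compact.

## 4. Two tools: the Powers–Størmer inequality and a Hilbert space ultraproduct

**Lemma 3 (Powers–Størmer).** For positive Hilbert–Schmidt operators $a,b$: $\|a-b\|_2^2\le\|a^2-b^2\|_1$.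

For scalars this reads $|a-b|^2\le|a-b|(a+b)$.

*Proof.* Let $c=a-b=c_+-c_-$ and $e=\operatorname{sgn}(c)$, so $\|e\|\le1$ and $ec=ce=|c|$. We have $a^2-b^2=\frac12[(a+b)c+c(a+b)]$. Cyclicity of the trace gives
$$\|a^2-b^2\|_1\ge\operatorname{Tr}(e(a^2-b^2))=\operatorname{Tr}((a+b)|c|)=\operatorname{Tr}((a+b)c_+)+\operatorname{Tr}((a+b)c_-).$$
Since $a+b-c=2b\ge0$ and $a+b+c=2a\ge0$, the first term is at least $\operatorname{Tr}(cc_+)$ and the second at least $-\operatorname{Tr}(cc_-)$. Their sum is $\operatorname{Tr}(c_+^2)+\operatorname{Tr}(c_-^2)=\operatorname{Tr}(c^2)$. $\square$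

**Ultraproducts.** Let $\mathcal U$ be a free ultrafilter on $\mathbb N$. We say "for $\mathcal U$-many $n$" when the set of such $n$ lies in $\mathcal U$. Such a set is infinite, and if a property does not hold for $\mathcal U$-many $n$, then its negation does. Put
$$\mathcal H=\prod_{\mathcal U}(H\otimes\mathbb C^{d_n}),$$
the Hilbert space of bounded sequences $(\xi_n)$, $\xi_n\in H\otimes\mathbb C^{d_n}$, modulo those with $\lim_{\mathcal U}\|\xi_n\|=0$, with $\langle[\xi_n],[\eta_n]\rangle=\lim_{\mathcal U}\langle\xi_n,\eta_n\rangle$. A bounded sequence $(A_n)$ of operators induces $[A_n]\in B(\mathcal H)$ by $[A_n][\xi_n]=[A_n\xi_n]$. The map $(A_n)\mapsto[A_n]$ is a $*$-homomorphism and $\|[A_n]\|\le\lim_{\mathcal U}\|A_n\|$. For $Y\in B(H)$ write $\hat Y=[Y\otimes1]$.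

We split $\mathcal H$ according to what compact operators can see:
$$\mathcal H_0=\{\xi:\hat K\xi=0\ \ \forall K\in K(H)\},\qquad\mathcal H_1=\mathcal H_0^\perp=\overline{\operatorname{span}}\{\hat K\xi:K\in K(H),\ \xi\in\mathcal H\}.$$
The last equality holds because $\{\hat K\}$ is closed under adjoints.

**Example.** Let $c_n\in\mathbb C^{d_n}$ be unit vectors and $(e_n)$ the standard basis of $H=\ell^2(\mathbb N)$. Then $[e_n\otimes c_n]\in\mathcal H_0$, since $\|Ke_n\|\to0$ for compact $K$. For a fixed $h\in H$, the vector $[h\otimes c_n]$ lies in $\mathcal H_1$: it is fixed by $\hat E$, where $E$ is the projection onto $\mathbb Ch$.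

If $K$ is compact, then $\hat K[Y\otimes B_n]=[1\otimes B_n]\widehat{KY}$ and $KY$ is compact, so $[Y\otimes B_n]\mathcal H_0\subset\mathcal H_0$. The same holds for the adjoint. So $\mathcal H_0$ and $\mathcal H_1$ reduce every $[Y\otimes B_n]$. Moreover
$$[K\otimes B_n]=[1\otimes B_n]\hat K\ \text{ vanishes on }\mathcal H_0\quad\text{for }K\text{ compact.} \tag{3}$$
Thus on $\mathcal H_0$ relations modulo compacts become exact relations.

## 5. Proof of Proposition 2

Choose lifts $X_g\in B(H)$ of $\rho(g)$, $g\in\Gamma$, with $X_s$ *unitary* for $s\in F$. This is possible because $\operatorname{ind}\rho(s)=0$. Choose a lift $W'$ of $w$. The operators $X_gX_h-X_{gh}$, $X_1-1$, $X_g^*X_g-1$, $X_gX_g^*-1$, $W'^*W'-1$ and $W'X_g-X_gW'$ are compact. Put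
$$\Delta_n=\sum_{s\in F}|1-X_s\otimes\bar v_n(s)|^2\in B(H)\otimes M_{d_n},\qquad0\le\Delta_n\le4|F|.$$

It suffices to show, for an arbitrary free ultrafilter $\mathcal U$, that the set $G$ of $n$ satisfying the conclusion lies in $\mathcal U$. Indeed $G$ does not depend on $\mathcal U$, and a set belonging to every free ultrafilter is cofinite, since an infinite complement would belong to some free ultrafilter. Fix $\mathcal U$, form $\mathcal H=\mathcal H_0\oplus\mathcal H_1$, and put
$$x_g=[X_g\otimes\bar v_n(g)],\qquad\Delta=[\Delta_n]=\sum_{s\in F}|1-x_s|^2 .$$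

**Step 1: a spectral gap on $\mathcal H_0$.** *Purpose: there the $x_g$ form a genuine representation, so (T) applies.* We have $x_gx_h-x_{gh}=[(X_gX_h-X_{gh})\otimes\bar v_n(gh)]$, which vanishes on $\mathcal H_0$ by (3). Likewise $x_1=1$ and $x_g^*x_g=x_gx_g^*=1$ on $\mathcal H_0$. So $g\mapsto x_g|_{\mathcal H_0}$ is a unitary representation and (T) gives
$$\operatorname{spec}(\Delta|_{\mathcal H_0})\subset\{0\}\cup[\kappa,\infty).$$

**Step 2: identifying $\mathcal H_1$.** *Purpose: on $\mathcal H_1$ the operators $X_s$ are just some unitaries, satisfying no relations, so we need explicit coordinates.* Let $\mathcal V=\prod_{\mathcal U}\mathbb C^{d_n}$, with the unitary representation $\tau_g=[\bar v_n(g)]$ of $\Gamma$. The map $h\otimes[c_n]\mapsto[h\otimes c_n]$ preserves inner products, so it extends to an isometry $H\otimes\mathcal V\to\mathcal H$. Its range is $\mathcal H_1$: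

* The range is contained in $\mathcal H_1$, since $[h\otimes c_n]\in\mathcal H_1$ by the example in Section 4.
* Conversely, if $E=\langle\cdot,h'\rangle h$ then $\hat E[\xi_n]=[h\otimes c_n]$ for a bounded sequence $(c_n)$, so $\hat E\xi$ is in the range for every $\xi$, and the same follows for finite-rank $E$. Finite-rank operators are norm dense in $K(H)$, $\|\hat K\|\le\|K\|$, and the range of an isometry is closed. So the range contains all $\hat K\xi$, hence $\mathcal H_1$.

Under this identification $x_s|_{\mathcal H_1}=X_s\otimes\tau_s$ for $s\in F$.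

**Step 3: $\mathcal V$ has no nonzero finite-dimensional $\tau$-invariant subspace.** *Purpose: this is where the inequivalence of the $v_n$ enters. It is what makes up for the missing relations among the $X_s$.* Suppose $y_1,\dots,y_k$ is an orthonormal basis of such a subspace. Write $\tau_gy_j=\sum_iu_{ij}(g)y_i$ with $u:\Gamma\to U(k)$ a representation, and $y_j=[y_j^{(n)}]$. Put $\zeta=k^{-1/2}\sum_jy_j\otimes e_j\in\mathcal V\otimes\mathbb C^k$, a unit vector. Since $\bar u(g)e_j=\sum_l\overline{u_{lj}(g)}e_l$ and $u(g)$ is unitary,
$$(\tau_g\otimes\bar u(g))\zeta=k^{-1/2}\sum_{i,l}\Big(\sum_ju_{ij}(g)\overline{u_{lj}(g)}\Big)y_i\otimes e_l=\zeta .$$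
So the vectors $\zeta_n=k^{-1/2}\sum_jy_j^{(n)}\otimes e_j\in\mathbb C^{d_n}\otimes\mathbb C^k$ satisfy, along $\mathcal U$,
$$\|\zeta_n\|\to1,\qquad\sum_{s\in F}\|(\bar v_n(s)\otimes\bar u(s))\zeta_n-\zeta_n\|^2\to0.$$
For $\mathcal U$-many $n$ the sum is therefore $<\kappa\|\zeta_n\|^2$, and by (T) the representation $\bar v_n\otimes\bar u$ has a nonzero invariant vector, i.e. there is a nonzero intertwiner from $u$ to $\bar v_n$. Since $\bar v_n$ is irreducible, the intertwiner is onto, and $\bar v_n$ is equivalent to a subrepresentation of $u$. This holds for infinitely many pairwise inequivalent $\bar v_n$, while $u$ has dimension $k$ and so contains at most $k$ inequivalent irreps. This is a contradiction.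

**Step 4: $\langle\Delta\eta,\eta\rangle\ge\delta_1:=\kappa^2/(4|F|)$ for every unit vector $\eta\in\mathcal H_1$.** *Purpose: to show that almost invariant vectors do not live on $\mathcal H_1$. The trick is to take absolute values: this removes the unitaries $X_s$ and leaves a genuine representation of $\Gamma$, to which (T) applies.*

Identify $H\otimes\mathcal V$ with the Hilbert–Schmidt operators $\overline{\mathcal V}\to H$, where $\overline{\mathcal V}$ is the conjugate Hilbert space, letting $h\otimes c$ correspond to $\bar d\mapsto\langle c,d\rangle h$. This is linear in $\bar d$, and the identification is unitary for $\|\cdot\|_2$. Let $u_g=\overline{\tau_g}$ be the conjugate representation on $\overline{\mathcal V}$, $u_g\bar d=\overline{\tau_gd}$. Let $\eta$ correspond to $T$, so $\|T\|_2=1$. Because $\langle\tau_sc,d\rangle=\langle c,\tau_s^*d\rangle$, the vector $(X_s\otimes\tau_s)\eta$ corresponds to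
$$A_s:=X_sTu_s^* .$$
Put $t_s=\|A_s-T\|_2$. Then $\langle\Delta\eta,\eta\rangle=\sum_{s\in F}\|(1-x_s)\eta\|^2=\sum_{s\in F}t_s^2$.

As $X_s$ is unitary, $A_s^*A_s=u_sT^*Tu_s^*$, so $|A_s|=u_s|T|u_s^*$ and $\|A_s\|_2=1$. Lemma 3 and the identity $A_s^*A_s-T^*T=A_s^*(A_s-T)+(A_s-T)^*T$ give
$$\big\|u_s|T|u_s^*-|T|\big\|_2^2\le\|A_s^*A_s-T^*T\|_1\le\|A_s-T\|_2\big(\|A_s\|_2+\|T\|_2\big)=2t_s. \tag{4}$$

Now consider the unitary representation $a\mapsto u_gau_g^*$ of $\Gamma$ on the Hilbert–Schmidt operators of $\overline{\mathcal V}$. It has no nonzero invariant vector. Indeed, if $a\ne0$ were invariant, then $a$ would commute with all $u_g$, and so would the nonzero positive compact operator $a^*a$. An eigenspace of $a^*a$ for a positive eigenvalue is nonzero, finite-dimensional and $u$-invariant. Its conjugate in $\mathcal V$ would be a nonzero finite-dimensional $\tau$-invariant subspace, contradicting Step 3. So (T) applies to the vector $|T|$, which has norm $1$. With (4) and Cauchy–Schwarz,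
$$\kappa\le\sum_{s\in F}\big\|u_s|T|u_s^*-|T|\big\|_2^2\le\sum_{s\in F}2t_s\le2\Big(|F|\sum_{s\in F}t_s^2\Big)^{1/2}.$$
Squaring gives $\langle\Delta\eta,\eta\rangle\ge\kappa^2/(4|F|)$.

**Step 5: lifting $r_n$ to projections $P_n$.** *Purpose: to transfer the gap of $\Delta$ to $\Delta_n$ and cut there.* Let $\delta=\min(\kappa,\delta_1)$. By Steps 1 and 4,
$$\operatorname{spec}\Delta\subset\{0\}\cup[\delta,\infty),\qquad\ker\Delta\subset\mathcal H_0. \tag{5}$$
For $\mathcal U$-many $n$ we have $\operatorname{spec}(\Delta_n)\cap[\delta/3,2\delta/3]=\emptyset$. Otherwise, for $\mathcal U$-many $n$ pick $\lambda_n$ in the intersection and a unit vector $\eta_n$ with $\|(\Delta_n-\lambda_n)\eta_n\|<1/(n+1)$. Then $[\eta_n]$ is a unit eigenvector of $\Delta$ with eigenvalue $\lim_{\mathcal U}\lambda_n\in[\delta/3,2\delta/3]$, contradicting (5).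

Let $f:[0,\infty)\to[0,1]$ be continuous, $f=1$ on $[0,\delta/3]$ and $f=0$ on $[2\delta/3,\infty)$. Put $P_n=f(\Delta_n)$. We record three facts.

* For $\mathcal U$-many $n$, $P_n$ is a projection, because $f$ takes only the values $0,1$ on $\operatorname{spec}\Delta_n$.
* $[P_n]=f(\Delta)=:P$, and $P$ is the projection onto $\ker\Delta$. For a polynomial $p$ we have $[p(\Delta_n)]=p(\Delta)$, and $f$ is a uniform limit of polynomials on $[0,4|F|]$, which contains all the spectra. The second claim follows from (5).
* For every $n$, $\pi_{d_n}(P_n)=f\big(\sum_{s\in F}|1-\rho(s)\otimes\bar v_n(s)|^2\big)=r_n$, because that element has spectrum in $\{0\}\cup[\kappa,\infty)$ and $\delta\le\kappa$.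

**Step 6: $W'$ almost preserves $\operatorname{ran}P_n$.** *Purpose: to obtain the lower bound that was missing in Section 3.* On $\mathcal H_0$ the operator $\hat W'$ is isometric and commutes with $x_s$, $s\in F$, by (3), since $W'^*W'-1$ and $W'X_s-X_sW'$ are compact. Let $\xi\in\ker\Delta$. By (5), $\xi\in\mathcal H_0$, and $\Delta\xi=0$ means $x_s\xi=\xi$ for $s\in F$. So $x_s\hat W'\xi=\hat W'x_s\xi=\hat W'\xi$, i.e. $\hat W'\xi\in\ker\Delta$, and
$$\|P\hat W'\xi\|=\|\hat W'\xi\|=\|\xi\|\qquad(\xi\in\ker\Delta).$$
Consequently, for $\mathcal U$-many $n$, $P_n$ is a projection and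
$$\|P_n(W'\otimes1)\zeta\|\ge\tfrac12\|\zeta\|\qquad\text{for all }\zeta\in\operatorname{ran}P_n. \tag{6}$$
Otherwise, since $P_n$ is a projection for $\mathcal U$-many $n$, for $\mathcal U$-many $n$ there are unit vectors $\zeta_n\in\operatorname{ran}P_n$ with $\|P_n(W'\otimes1)\zeta_n\|<\frac12$. Then $\zeta=[\zeta_n]$ is a unit vector with $P\zeta=\zeta$ and $\|P\hat W'\zeta\|\le\frac12$, a contradiction.

**Step 7: reading off the index.** For $n$ as in (6) put $T_n=P_n(W'\otimes1)|_{\operatorname{ran}P_n}:\operatorname{ran}P_n\to\operatorname{ran}P_n$. The operator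
$$T_n\oplus1_{\ker P_n}=P_n(W'\otimes1)P_n+1-P_n$$
lifts $r_n(w\otimes1)r_n+1-r_n=(w\otimes1)r_n+1-r_n$, which is unitary by hypothesis. So it is Fredholm, with the index we want. By (6) it is injective, so this index is $\le0$. Hence $G\in\mathcal U$. $\blacksquare$

## 6. Proof of the Main Theorem: applying $\varphi$ to the pair $(\sigma,W)$

Let $\varphi:Q(H)\to Q(H)$ be a unital $*$-homomorphism and $k=-\operatorname{ind}\varphi(\pi(S))$. By Lemma 1, $\operatorname{ind}\varphi_d(z)=k\operatorname{ind}z$ for all $d$ and all unitaries $z\in Q(H)\otimes M_d$. Only $k\ge0$ remains to be shown. With $\sigma,W$ as in (1), apply Proposition 2 to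
$$\rho=\varphi\circ\pi\circ\sigma,\qquad w=\varphi(\pi(W)).$$
We check the hypotheses.

* $\operatorname{ind}\rho(s)=k\operatorname{ind}\pi(\sigma(s))=0$, because $\sigma(s)$ is unitary in $B(H)$.
* $w$ is an isometry commuting with $\rho(\Gamma)$, because $W$ is an isometry commuting with $\sigma(\Gamma)$ and $\varphi$ is unital.
* $\sum_{s\in F}|1-\rho(s)\otimes\bar v_n(s)|^2=\varphi_{d_n}(\pi_{d_n}(D_n))$. Because of the gap in $\operatorname{spec}D_n$, the projection $R_n$ is a continuous function of $D_n$, so $r_n=\varphi_{d_n}(\pi_{d_n}(R_n))$.
* Hence $(w\otimes1)r_n+1-r_n=\varphi_{d_n}(z_n)$ is unitary. It commutes with $r_n$, so $(w\otimes1)r_n$ is a unitary of the corner of $r_n$.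

For all large $n$, Proposition 2 and (2) give
$$0\ge\operatorname{ind}\varphi_{d_n}(z_n)=k\operatorname{ind}z_n=-k .$$
So $k\ge0$.

Finally, let $\varphi$ be a $*$-endomorphism with $\varphi(\pi(S))=\pi(S^*)$. Then $\varphi(1)=\varphi(\pi(S)^*\pi(S))=\pi(S)\pi(S^*)=1$, so $\varphi$ is unital, with $k=-\operatorname{ind}S^*=-1<0$, a contradiction. $\blacksquare$

## 7. Automorphisms, normal elements, endomorphisms, and a separable obstruction

These consequences hold in ZFC unless stated otherwise.

**Corollary 4 (automorphisms preserve the index).** For every $*$-automorphism $\alpha$ of $Q(H)$ and invertible $x$, $\operatorname{ind}\alpha(x)=\operatorname{ind}x$. Every $*$-anti-automorphism reverses the index.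

*Proof.* The factors $k,k'\ge0$ of $\alpha,\alpha^{-1}$ satisfy $kk'=1$, so $k=1$. An invertible $x$ has the index of its unitary part $x|x|^{-1}$, since $|x|$ is positive and invertible, and $\alpha$ respects polar decomposition. The anti-automorphism induced by $a\mapsto Ja^*J$ (Section 2) reverses the index, because $\operatorname{ind}(Ja^*J)=\operatorname{ind}a^*=-\operatorname{ind}a$. Any anti-automorphism is an automorphism composed with it. $\square$

**Corollary 5 (normal elements).** For normal $a,b\in Q(H)$ the following are equivalent: (i) they are in the same $\operatorname{Aut}(Q(H))$-orbit; (ii) $b=\pi(U)a\pi(U)^*$ for some unitary $U\in B(H)$; (iii) $\operatorname{spec}a=\operatorname{spec}b$ and $\operatorname{ind}(a-\lambda)=\operatorname{ind}(b-\lambda)$ for $\lambda\notin\operatorname{spec}a$.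

*Proof.* (i)$\Rightarrow$(iii): automorphisms preserve spectra, and Corollary 4 handles the index. (iii)$\Rightarrow$(ii) is the Brown–Douglas–Fillmore theorem: essentially normal operators with equal essential spectra and equal index functions off it are unitarily equivalent modulo compacts. (ii)$\Rightarrow$(i) is trivial. $\square$

**Corollary 6 (endomorphisms).** For every $*$-homomorphism $\varphi:Q(H)\to Q(H)$ there is $k\ge0$ with $\operatorname{ind}(\varphi(u)+1-\varphi(1))=k\operatorname{ind}u$ for all unitaries $u$. Every $k\ge1$ occurs for a unital $\varphi$. Under CH, $k=0$ also occurs for a unital $\varphi$.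

*Proof.* If $\varphi=0$, take $k=0$. Otherwise $\varphi(1)=\pi(p)$ for an infinite-rank projection $p=VV^*$ with $V^*V=1$, and $\varphi'(x)=\pi(V)^*\varphi(x)\pi(V)$ is a unital $*$-homomorphism. If $a$ lifts $\varphi(u)$, then $V^*aV$ lifts $\varphi'(u)$ and is unitarily equivalent to $pap|_{pH}$, while $pap+1-p$ lifts $\varphi(u)+1-\varphi(1)$. So
$$\operatorname{ind}\varphi'(u)=\operatorname{ind}(\varphi(u)+1-\varphi(1)), \tag{7}$$
and the Main Theorem applies to $\varphi'$.

For $k\ge1$ use $x\mapsto x\otimes1_k\in Q(H)\otimes M_k\cong Q(H)$.

Under CH, $Q(H)\otimes\mathcal O_2$ has density character $\aleph_1$. By the theorem of Farah–Hirshberg–Vignati that every $C^*$-algebra of density character at most $\aleph_1$ embeds into $Q(H)$, it embeds in $Q(H)$, and compressing as above we may take the embedding $\psi$ to be unital. Let $\varphi(x)=\psi(x\otimes1)$. For a unitary $u$ put $v=\psi(u\otimes1)$ and $t_i=\psi(1\otimes s_i)$, where $s_1,s_2$ are the generating isometries of $\mathcal O_2$, with $s_1s_1^*+s_2s_2^*=1$. The row $t=(t_1,t_2)$ is unitary and lifts to a Fredholm operator $H^2\to H$.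 Since $v$ commutes with the $t_i$, we have $v=vt_1t_1^*+vt_2t_2^*=t\operatorname{diag}(v,v)t^*$. So $\operatorname{ind}v=2\operatorname{ind}v$, i.e. $\operatorname{ind}v=0$. $\square$

**Corollary 7 (separable obstruction).** There is a separable unital $C^*$-subalgebra $B_0\subset Q(H)$ containing $\pi(S)$ such that every $*$-homomorphism $\varphi:B_0\to Q(H)$ satisfies $\operatorname{ind}(\varphi(\pi(S))+1-\varphi(1))\le0$. In particular none maps $\pi(S)$ to $\pi(S^*)$. The values attained by unital $\varphi$ are exactly $0,-1,-2,\dots$.

*Proof.* The proof of the Main Theorem used $\varphi$ on countably many elements only. We collect them, together with logarithms that witness the index computations. Write $\sigma(s)=\exp(ic_s)$ with $c_s=c_s^*\in B(H)$, $s\in F$. By (2), $z_n$ and $\operatorname{diag}(\pi(S),1,\dots,1)$ both have index $-1$, so $z_n=\exp(i\pi_{d_n}(a_n))\operatorname{diag}(\pi(S),1,\dots,1)$ with $a_n=a_n^*$. Let $B_0$ be generated by $1$, $\pi(S)$, $\pi(W)$, the $\pi(c_s)$, and all matrix entries of all $\pi_{d_n}(a_n)$. It is separable. It contains $\pi(\sigma(\Gamma))$, because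 $F$ generates $\Gamma$. Hence $\pi_{d_n}(D_n)$, its continuous function $\pi_{d_n}(R_n)$, and $z_n$ all lie in $B_0\otimes M_{d_n}$.

If $\varphi=0$ the index is $0$. Otherwise, as in (7), we may assume $\varphi$ unital. Put $\rho=\varphi\circ\pi\circ\sigma$ and $w=\varphi(\pi(W))$. Then $\rho(s)=\exp(i\varphi(\pi(c_s)))$ has index $0$, and $w$ is an isometry commuting with $\rho(\Gamma)$. As in Section 6, $r_n=\varphi_{d_n}(\pi_{d_n}(R_n))$ and
$$(w\otimes1)r_n+1-r_n=\varphi_{d_n}(z_n)=\exp\big(i\varphi_{d_n}(\pi_{d_n}(a_n))\big)\operatorname{diag}(\varphi(\pi(S)),1,\dots,1),$$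
a unitary of index $\operatorname{ind}\varphi(\pi(S))$. Proposition 2, for any large $n$, gives $\operatorname{ind}\varphi(\pi(S))\le0$. A $\varphi$ with $\varphi(\pi(S))=\pi(S^*)$ would be unital (as in Section 6) with this index equal to $+1$, which is impossible.

For the values: $-k$ with $k\ge1$ is attained by the $k$-fold direct sum of the inclusion, $x\mapsto x\otimes1_k\in Q(H)\otimes M_k\cong Q(H)$. The value $0$ is attained by $\pi\circ(\theta\otimes1_{\ell^2})$, where $\theta$ is a unital representation of $B_0$ on a separable Hilbert space: it sends $\pi(S)$ to an element with the unitary lift $\theta(\pi(S))\otimes1$. $\square$
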